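# Products of two class transpositions: the twenty-three finite orders

## 1. The theorem and what it says

**Theorem 1.** Let $\tau_1,\tau_2$ be class transpositions of $\mathbb Z$ such that the product $g=\tau_1\tau_2$ has finite order $n$. Then every cycle of $g$ has length at most $8$ (so $n\mid 840$), and $n$ lies in
$$\mathcal O=\{1,2,3,4,6,8,10,12,15,20,24,28,30,40,42,60,84,120,140,168,280,420,840\}.$$
Conversely, every element of $\mathcal O$ is the order of some product of two class transpositions.

For integers $m\ge1$ and $0\le r<m$ we write $r(m)$ for the residue class $r+m\mathbb Z$.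

**Definition (class transposition).** Let $r_1(m_1)$ and $r_2(m_2)$ be disjoint residue classes. The class transposition $\tau_{r_1(m_1),r_2(m_2)}$ is the permutation of $\mathbb Z$ that interchanges $r_1+km_1$ and $r_2+km_2$ for every $k\in\mathbb Z$ and fixes everything else.

For example, $\tau_{0(2),1(4)}$ interchanges $2k$ and $1+4k$, so $0\leftrightarrow1$, $2\leftrightarrow5$, $4\leftrightarrow9$, $-2\leftrightarrow-3$, and it fixes $3(4)$ pointwise. The requirement $0\le r<m$ decides which element of the first class is paired with which element of the second. It looks cosmetic, but Section 10 shows that the theorem fails without it.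

The question behind the theorem is: which positive integers are orders of products of two class transpositions, and is the set of these integers finite? It is posed in the MathOverflow text "Definition / Question" (https://mathoverflow.net/revisions/625f43c5-6015-46fe-8b45-2ab832b63417/view-source). That text lists as known the following finite orders: the divisors of $60$ except $5$, and $8,24,40,42,84,120,168,420$. These are $11+8=19$ numbers, and infinite order also occurs. Theorem 1 says that the complete list has $23$ entries: these nineteen and $28,140,280,840$.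

Since $840=\operatorname{lcm}(1,\dots,8)$ has $32$ divisors, $\mathcal O$ can be described by what is missing. It consists of the divisors of $840$ other than
$$5,\ 7,\ 14,\ 21,\ 35,\ 56,\ 70,\ 105,\ 210 .$$
So there are three things to prove: cycles have length at most $8$; the nine divisors just listed do not occur; the four orders $28,140,280,840$ do occur. That the other nineteen occur is taken from the question. Everything else is proved below.

## 2. Small products by hand

Products are composed from right to left; the other convention replaces $g$ by $\tau_2\tau_1=g^{-1}$, which has the same order.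

The product $\tau_{0(4),1(4)}\cdot\tau_{2(4),3(4)}$ has order $2$, since the two factors have disjoint supports. The product $\tau_{0(3),1(3)}\cdot\tau_{1(3),2(3)}$ has order $3$: on each triple $3k,3k+1,3k+2$ it is a product of two transpositions sharing the middle element. For $\tau_{0(2),1(2)}\cdot\tau_{1(4),2(4)}$, the first factor pairs $2k$ with $2k+1$, the second pairs $4k+1$ with $4k+2$. So the integers split into chains
$$4k \;\overset1-\; 4k+1\;\overset2-\;4k+2\;\overset1-\;4k+3,$$
and we will see in a moment that $g$ acts on such a chain as a $4$-cycle; the order is $4$.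

Finally take $\tau_{0(2),1(2)}\cdot\tau_{1(2),0(4)}$. The first factor pairs $2k$ with $2k+1$, the second pairs $1+2k$ with $4k$. Starting at $2$, which the second factor fixes, we get
$$2\overset1-3\overset2-4\overset1-5\overset2-8\overset1-9\overset2-16\overset1-17\overset2-\cdots$$
and this never ends: from $4k$ two steps lead to $8k$. This product has infinite order. The map $x\mapsto 2x$ on $0(4)$ that appears here is the prototype of Lemma 2.

## 3. Chains of integers and the type graph

**Notation.** Throughout, $\tau_1=\tau_{A,B}$ and $\tau_2=\tau_{C,D}$ with $A=r_A(m_A)$, and so on. Let $\alpha:A\to B$, $r_A+km_A\mapsto r_B+km_B$, and $\gamma:C\to D$, $r_C+lm_C\mapsto r_D+lm_D$. These are restrictions of increasing affine maps of $\mathbb Q$ with slopes $\beta=m_B/m_A$ and $\delta=m_D/m_C$; we use the same letters for the affine maps, also on $\mathbb Q_\ell$ for primes $\ell$.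

Three symmetries will save many cases: $\sigma_1$ exchanges $A\leftrightarrow B$ and $\alpha\leftrightarrow\alpha^{-1}$; $\sigma_2$ exchanges $C\leftrightarrow D$ and $\gamma\leftrightarrow\gamma^{-1}$; $\sigma_3$ exchanges $(A,B)\leftrightarrow(C,D)$ and $\tau_1\leftrightarrow\tau_2$. The first two only rename; the third replaces $g$ by $g^{-1}$. None changes the order of $g$.

**Definition (the graph).** Let $\mathcal G$ be the graph on $\mathbb Z$ with a 1-edge $\{x,\tau_1x\}$ for each $x$ with $\tau_1x\ne x$ and a 2-edge $\{x,\tau_2x\}$ for each $x$ with $\tau_2x\neq x$.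

Each vertex has at most one edge of each color, so the components are paths, or cycles alternating between the colors (a cycle with two vertices if $\tau_1x=\tau_2x\ne x$), or infinite. Let us see how $g$ acts.

On a path $v_1,\dots,v_n$ whose first edge is a 2-edge, $g=\tau_1\tau_2$ sends $v_1\mapsto v_3\mapsto v_5\mapsto\cdots$ up the odd vertices, turns at the end ($v_n\mapsto v_{n-1}$ if $n$ is odd, $v_{n-1}\mapsto v_n$ if $n$ is even), comes down the even vertices, and sends $v_2\mapsto v_1$ because $\tau_2v_2=v_1$ and $\tau_1v_1=v_1$. So $g$ acts as one $n$-cycle. If the first edge is a 1-edge, the same applies to $g^{-1}=\tau_2\tau_1$. We call $n$ the *length* of the path; a fixed point of both involutions is a path of length 1. On a cycle with $2n$ vertices $g$ rotates by two steps, so it acts as two $n$-cycles. On an infinite component $g$ has an infinite orbit. Hence, if $g$ has finite order, this order is the least common multiple of the path lengths and of the numbers $n$ for the cycles with $2n$ vertices.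

**Definition (interior, type).** An integer is *interior* if it lies in $(A\cup B)\cap(C\cup D)$. Its *type* is $AC$, $AD$, $BC$ or $BD$. A type $SU$ is *nonempty* if $S\cap U\ne\emptyset$. $N$ is the number of nonempty types.

Interior vertices are those carrying an edge of each color. The two ends of a finite path with at least two vertices are not interior, and everything between is. So
$$\text{a finite path, not a fixed point, with } i \text{ interior vertices has length } i+2. \tag{1}$$

**Definition (type graph).** Its vertices are the nonempty types. Two types are joined by a 1-edge (2-edge) if some integers of these types are joined by a 1-edge (2-edge) of $\mathcal G$.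

A 1-edge leads from $A$ to $B$, so it joins $\{AC,AD\}$ to $\{BC,BD\}$; a 2-edge joins $\{AC,BC\}$ to $\{AD,BD\}$. There are no loops, and two types joined in both colors are *opposite*, that is, they are $AC,BD$ or $AD,BC$. The interior vertices of a path, read in order, form an *alternating walk* in the type graph (consecutive edges have different colors). A cyclic component gives alternating walks of any length.

In the infinite-order example of Section 2 we have $A=0(2)$, $B=C=1(2)$, $D=0(4)$; the nonempty types are $AD=0(4)$ and $BC=1(2)$, and they are joined in both colors.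

## 4. Residue classes as balls

For a prime $\ell$ let $X_\ell\subset\mathbb Z_\ell$ be the closure of the class $X=r(m)$. It is the ball $r+\ell^{e}\mathbb Z_\ell$ with $e=v_\ell(m)$, and we call $e=e(X_\ell)$ its *exponent*. For example $24(63)$ gives the ball $6+9\mathbb Z_3$ of exponent 2 at $3$, the ball $3+7\mathbb Z_7$ of exponent 1 at $7$, and $\mathbb Z_\ell$ elsewhere. We use these textbook facts constantly.

1. Two balls are nested or disjoint. If they meet, the one with the larger exponent lies in the other; if they meet and have equal exponents, they are equal.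
2. An integer $x$ lies in $X$ iff $x\in X_\ell$ for all $\ell$. Two classes intersect iff they intersect at every $\ell$ (this says that $\gcd(m_1,m_2)\mid r_1-r_2$).
3. By the Chinese Remainder Theorem (CRT), given nonempty open sets $O_\ell\subset\mathbb Z_\ell$ for finitely many $\ell$, infinitely many integers lie in all of them.
4. An affine map whose slope has valuation $t$ maps a ball of exponent $e$ onto a ball of exponent $e+t$.
5. A ball of exponent $e+j$ inside a ball of exponent $e$ has relative measure $\ell^{-j}$. So two disjoint balls inside a ball $X$ can cover $X$ only if $\ell=2$ and both have exponent $e(X)+1$.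

At a fixed prime, $a,b,c,d$ denote the exponents of $A_\ell,B_\ell,C_\ell,D_\ell$; we often drop the index $\ell$, and put $t=b-a$, $s=d-c$. So $\alpha$ raises exponents by $t$ and $\gamma$ by $s$. At a prime dividing none of the four moduli all four balls are $\mathbb Z_\ell$, and $\alpha,\gamma$ are bijections of $\mathbb Z_\ell$.

## 5. Loops, double edges, and at most three types

**Lemma 2 (loops).** Consider a closed alternating walk of types with an even positive number of edges whose first and last edges have different colors. Let $f$ be the partial map on integers obtained by following it (at each step the integer must have the prescribed type). It is the restriction of an increasing affine map and coincides on its domain with a nonzero power of $g$. Let $F_\ell$ and $F'_\ell$ be its local domain and range.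

(a) If $f^j$ has nonempty domain for all $j$ and $g$ has finite order, then $f=\mathrm{id}$ as an affine map.

(b) If $F_\ell\cap F'_\ell\neq\emptyset$ for all $\ell$, then $f^j$ has nonempty domain for all $j$.

*Proof.* Following the walk means applying $\tau_1$ and $\tau_2$ alternately an even number of times, so $f$ is a restriction of $g^{k}$ with $k\ne0$; it is also a composition of maps $\alpha^{\pm1},\gamma^{\pm1}$, which are increasing and affine. The conditions along the way say that images of $x$ under affine maps lie in given classes; hence $F_\ell$, $F'_\ell$ are finite intersections of balls, so balls or empty, and an integer is in the domain of $f^j$ iff it is in the local domain of $f^j$ for every $\ell$. Only primes dividing a modulus impose a condition.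

(a) The domain of $f^j$ is a nonempty finite intersection of residue classes, hence a residue class, hence infinite. If $f\ne\mathrm{id}$, the affine map $f$ has at most one fixed point, so choose $x$ in the domain of $f^j$ with $f(x)\ne x$. Since $f$ is increasing, $x,f(x),\dots,f^j(x)$ is strictly monotone, so these $j+1$ integers are distinct. They lie in one orbit of $g$. As $j$ is arbitrary, $g$ has arbitrarily long cycles, contradicting finite order.

(b) $F_\ell$ and $F'_\ell$ are nested. If $F'_\ell\subset F_\ell$, then $f$ maps $F_\ell$ into itself and $f^j$ is defined on $F_\ell$. If $F_\ell\subset F'_\ell$, then $f^{-1}$ maps $F'_\ell$ onto $F_\ell\subset F'_\ell$, so $f^{-j}$ is defined on $F'_\ell$ and $f^j$ is defined on the nonempty ball $f^{-j}(F'_\ell)$. By CRT there are integers in all local domains. $\blacksquare$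

In the last example of Section 2 the walk $AD\overset1-BC\overset2-AD$ gives $f(x)=2x$ on $0(4)$; all $f^j$ have nonempty domain and $f\ne\mathrm{id}$, so the order is infinite, as we saw.

**Lemma 3 (double edges).** Let $g$ have finite order. If two opposite types are joined both by a 1-edge and by a 2-edge, then $\alpha=\gamma$ or $\alpha=\gamma^{-1}$ as affine maps, all paths have length at most $4$, and $n\mid12$.

*Proof.* By $\sigma_2$ we may take the types $AC$ and $BD$.

**Step 1: the loop through the double edge is the identity.** At $\ell$ put $V=A\cap C$, $W=B\cap D$, and let $f=\gamma^{-1}\alpha$ be the loop $AC\overset1-BD\overset2-AC$. Its local domain is $\alpha^{-1}(W\cap\alpha V\cap\gamma V)$ and its local range is $\gamma^{-1}(W\cap\alpha V\cap\gamma V)$. Both $\alpha V$ and $\gamma V$ meet $W$, as the two edges exist. The exponents are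
$$e(\alpha V)=\max(b,\,b+c-a),\qquad e(\gamma V)=\max(d,\,d+a-c),\qquad e(W)=\max(b,d).$$
Not both $e(\alpha V)$ and $e(\gamma V)$ exceed $e(W)$: the first would give $b+c-a>b$, so $c>a$, and the second $a>c$. Not both are smaller than $e(W)$: $e(\alpha V)\ge b$, so the first would give $d>b$, and likewise the second $b>d$. So one of the two exponents is $\le e(W)$ and the other is $\ge e(W)$. By fact 1, either $\alpha V\supset W\supset\gamma V$ or $\gamma V\supset W\supset\alpha V$. In the first case the triple intersection is $\gamma V$, the range is $V$, and the domain is a nonempty subset of $V$. In the second case the domain is $V$ and the range is a nonempty subset of $V$. So domain and range meet at every $\ell$, and Lemma 2(b),(a) give $f=\mathrm{id}$, i.e. $\alpha=\gamma$.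

**Step 2: what is left.** Every $x\in A\cap C$ now satisfies $\tau_1x=\tau_2x\in B\cap D$, and every $x\in B\cap D$ satisfies $\tau_1x=\tau_2x\in A\cap C$. So all vertices of types $AC,BD$ lie in cycles with two vertices, where $g$ is trivial. If $AD,BC$ were also joined in both colors, the same argument would give $\alpha=\gamma^{-1}=\alpha^{-1}$; an increasing affine map with $\alpha^2=\mathrm{id}$ is the identity, contradicting $A\cap B=\emptyset$. So in the remaining components only the types $AD,BC$ occur, joined in at most one color. An alternating walk there has at most two vertices; these components are paths of length at most $4$ by (1), and $n\mid 12$. $\blacksquare$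

From now on **$g$ has finite order and there are no double edges**.

The obvious way to bound path lengths is to bound alternating walks in the type graph. For few types this works at once.

**Lemma 4.** If $N\le3$, all components are paths of length at most $6$; if $N\le2$, of length at most $4$.

*Proof.* If $N\le2$, the type graph has at most one edge (no double edges), and an alternating walk has at most $2$ vertices. Let $N=3$. By $\sigma_1,\sigma_2$ the nonempty types are $X=AC$, $Y=AD$, $Z=BC$. Possible 1-edges are $XZ,YZ$; possible 2-edges are $XY,YZ$. There is no double edge $YZ$, and $\sigma_3$ exchanges $Y$ with $Z$ and the colors, so we may assume that $YZ$ is not a 1-edge. Then $XZ$ is the only possible 1-edge. Two successive uses of it in an alternating walk would be separated by one 2-edge joining two of its ends, i.e. by a 2-edge $XZ$ or a loop; neither exists. So a walk contains at most one 1-edge, hence at most three edges; the longest possible walk is $Y\overset2-X\overset1-Z\overset2-Y$. It has $4$ vertices, so lengths are at most $6$. Walks are bounded, so there are no cyclic components.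 $\blacksquare$

## 6. Four nonempty types: seven shapes for each color

Now let $N=4$. Put
$$P=\{p: A_p\cap B_p=\emptyset\},\qquad Q=\{q: C_q\cap D_q=\emptyset\}.$$
Both are nonempty by fact 2, since $A\cap B=\emptyset=C\cap D$, and finite. If $p\in P$, then $C_p$ meets both of the disjoint balls $A_p,B_p$, so it is contained in neither, and by nestedness $C_p\supset A_p\cup B_p$; likewise $D_p\supset A_p\cup B_p$. In particular $C_p\cap D_p\ne\emptyset$, so $P\cap Q=\emptyset$. Symmetrically $A_q,B_q\supset C_q\cup D_q$ for $q\in Q$. At the remaining primes, whose set we call $R$, the four balls pairwise intersect, so they form a chain under inclusion.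

Let $E_2$ be the set of 2-edges of the type graph, the 2-edge $SC-TD$ being coded as the pair $(S,T)$, and $E_1$ the set of 1-edges, $AU-BV$ being coded as $(U,V)$. A priori each could have four elements. For $p\in P$ put
$$E_p=\{(S,T)\in\{A,B\}^2:\gamma(S_p)\cap T_p\ne\emptyset\}\supset E_2 .$$
We write $ST$ for $(S,T)$ and suppress the index $p$.

**Lemma 5.** We have $|E_p|\le2$. If $s_p=0$, then $E_p\subset\{AA,BB\}$ or $E_p\subset\{AB,BA\}$. If $s_p>0$, then $E_p\subset\{AA,BA\}$ or $E_p\subset\{BB,AB\}$ or $|E_p|\le1$. If $s_p<0$, the same holds with all pairs transposed.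

*Proof.* *Case $s=0$.* $\gamma(A)$ has the exponent of $A$, so if $AA\in E_p$ then $\gamma(A)=A$. This is disjoint from $B$, so $AB\notin E_p$; and $\gamma(B)$ is disjoint from $\gamma(A)=A$, so $BA\notin E_p$. Likewise $BB\in E_p$ excludes $AB$ and $BA$.

*Case $s>0$.* Then $\gamma$ is a contraction of $\mathbb Q_p$; let $w$ be its unique fixed point. If $AA\in E_p$, the ball $\gamma(A)$, of larger exponent than $A$, meets $A$; so $\gamma(A)\subset A$, hence $w\in A$. Then $AB\notin E_p$, and $BB\notin E_p$ since that would give $w\in B$. So $E_p\subset\{AA,BA\}$. Similarly $BB\in E_p$ gives $E_p\subset\{BB,AB\}$. Suppose finally that $AA,BB\notin E_p$ but $AB,BA\in E_p$. Then $w\notin A$, since $w\in A$ would put $w$ in $\gamma(A)\cap A$; likewise $w\notin B$. So $|x-w|$ is a nonzero constant $\rho_A$ on $A$ and $\rho_B$ on $B$. As $\gamma(A)$ meets $B$ and $\gamma(B)$ meets $A$, we get $\rho_Ap^{-s}=\rho_B$ and $\rho_Bp^{-s}=\rho_A$, which is impossible.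

*Case $s<0$.* Apply the previous case to $\gamma^{-1}$: $\gamma(S)$ meets $T$ iff $\gamma^{-1}(T)$ meets $S$. $\blacksquare$

So $|E_2|\le 2$, and by $\sigma_3$ (with $Q$ in place of $P$) $|E_1|\le2$. If $|E_2|=2$, then $E_p=E_2$ for every $p\in P$, and reading off Lemma 5 gives six shapes with two edges. Together with "at most one edge" this makes seven.

- *Parallel*, $\{AC-AD,\ BC-BD\}$. For all $p\in P$: $s_p=0$, $\gamma(A_p)=A_p$, $\gamma(B_p)=B_p$, and $C_p=D_p$ (equal exponents, and they intersect).
- *Crossed*, $\{AC-BD,\ BC-AD\}$. For all $p\in P$: $s_p=0$ and $C_p=D_p$.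
- *Hub* at one of the four types, both edges being at that type. The hub at $AC$ is $\{AC-AD,\ AC-BD\}$, coded $\{AA,AB\}$; the hub at $BC$ is $\{BB,BA\}$; these need $s_p<0$. The hub at $AD$ is $\{AA,BA\}$; the hub at $BD$ is $\{BB,AB\}$; these need $s_p>0$.

For the hub at $AC$ we need the geometry. Here $\gamma^{-1}$ is a contraction and $\gamma^{-1}(A)$ meets $A$, so $\gamma^{-1}(A)\subsetneq A$ and the fixed point $w$ of $\gamma$ lies in $A$. The ball $\gamma^{-1}(B)$ meets $A$ and does not contain $w$ (else $w=\gamma(w)\in B$), so it cannot contain $A$; hence $\gamma^{-1}(B)\subsetneq A$. Also $\gamma(B)\cap(A\cup B)=\emptyset$, since $BA,BB\notin E_p$. By symmetry: at a hub $BC$ both $\gamma^{-1}(A),\gamma^{-1}(B)$ lie properly in $B$; at a hub $AD$ both $\gamma(A),\gamma(B)$ lie properly in $A$; at a hub $BD$ properly in $B$.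

For $E_1$ the same holds at the primes $q\in Q$: *parallel* means $\{AC-BC,\ AD-BD\}$, with $t_q=0$, $A_q=B_q$, $\alpha(C_q)=C_q$, $\alpha(D_q)=D_q$; *crossed* means $\{AC-BD,\ AD-BC\}$, with $t_q=0$, $A_q=B_q$, $\alpha(C_q)\cap D_q\ne\emptyset\ne\alpha(D_q)\cap C_q$; otherwise, if $|E_1|=2$, it is a hub.

**Proposition 6.** If $N=4$, then either all components are paths of length at most $6$, or, up to the symmetries, one of the following holds.

- *Parallel square*: $E_2$ parallel and $E_1$ parallel.
- *Crossed square*: $E_2$ parallel and $E_1$ crossed.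
- *Hook*: $E_2=\{AC-AD,\ AC-BD\}$ and $E_1=\{AC-BC,\ AD-BD\}$.

*Proof.* If $|E_1|\le1$, the argument of Lemma 4 applies: two successive uses of the single 1-edge $uv$ would be separated by a 2-edge $uv$ (a double edge) or a loop. So alternating walks have at most $4$ vertices. The same holds if $|E_2|\le1$. Let $|E_1|=|E_2|=2$.

A crossed set contains both edges between opposite types, and a hub contains the edge from its type to the opposite type. So crossed/crossed and crossed/hub (either way) produce a double edge and are excluded. Parallel/parallel is the parallel square; parallel/crossed is the crossed square, up to $\sigma_3$. Consider hub/parallel. By $\sigma_3$ let $E_2$ be the hub. The symmetries $\sigma_1,\sigma_2$ permute the four types transitively and preserve the parallel set $E_1$, so we can move the hub to $AC$: this is the hook.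

In the case hub/hub, let $E_2$ have its hub at $AC$. If $E_1$ has hub $AC$ or $BD$, it contains $AC-BD$, a double edge. If $E_1$ has hub $BC$, then $E_1=\{BC-AC,\ BC-AD\}$, and only $AC$ and $AD$ carry both colors. All vertices of a walk other than its first and last carry both colors, and $AC,AD$ are joined only by a 2-edge; so the longest walk is $BC\overset1-AC\overset2-AD\overset1-BC$. If $E_1$ has hub $AD$, then $E_1=\{AD-BD,\ AD-BC\}$; only $AD$ and $BD$ carry both colors, they are joined only by a 1-edge, and the longest walk is $AC\overset2-AD\overset1-BD\overset2-AC$. In both cases walks have at most $4$ vertices, so lengths are at most $6$ and there are no cycles. $\blacksquare$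

Here the walk-counting approach stops. In the two squares the type graph is a $4$-cycle with alternating colors, so alternating walks in it can be arbitrarily long, and the type graph gives no bound at all. The repetition of types really happens. For $\tau_{0(3),13(72)}\cdot\tau_{1(20),37(80)}$ there is the path
$$121\overset2-517\overset1-21\overset2-117\overset1-2821\overset2-11317\overset1-471,$$
whose interior vertices have types $BD,AC,AD,BC,BD$ (this is checked in Section 14). To bound such walks we have to know, prime by prime, how far an actual integer can follow the square. Before doing this we settle two points that do not need it: parity, and the order $5$.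

## 7. A path of length two

**Lemma 7 (parity).** If $N=4$ and $|E_1|=|E_2|=2$, there is a path of length $2$. So $n$ is even.

*Proof.* We show: *if $|E_2|=2$ and $P\ne\{2\}$, there is an integer $x\in C$ with $x,\gamma x\notin A\cup B$.* Then $\tau_1$ fixes both $x$ and $\gamma x=\tau_2x$, so $\{x,\gamma x\}$ is a path of length $2$. By $\sigma_3$ the analogous statement holds for $E_1$ if $Q\ne\{2\}$. Since $P\cap Q=\emptyset$, at least one of $P\ne\{2\}$, $Q\neq\{2\}$ holds, and we are done.

**Step 1: two boxes that catch everything to be avoided.** For each $p\in P$ we give disjoint balls $E,E'\subset C_p$ such that each of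
$$\prod_{p\in P}A_p,\quad \prod_{p\in P}B_p,\quad \prod_{p\in P}\gamma^{-1}(A_p),\quad \prod_{p\in P}\gamma^{-1}(B_p)$$
lies in $\prod_PE$ or in $\prod_PE'$. All four sets lie in $\prod_PC_p$, because $A_p,B_p\subset C_p\cap D_p$. Recall that $E_p=E_2$ has the same shape for all $p$.

If $E_2$ is parallel or has hub $AC$ or $BC$, take $E=A$, $E'=B$. In the parallel case $\gamma^{-1}(A)=A$ and $\gamma^{-1}(B)=B$; for hub $AC$ both preimages lie in $A$; for hub $BC$ both lie in $B$.

If $E_2$ has hub $AD$ or $BD$, take $E=\gamma^{-1}(A)$, $E'=\gamma^{-1}(B)$. For hub $AD$ we have $\gamma(A),\gamma(B)\subset A$, so $A,B\subset E$; for hub $BD$, $A,B\subset E'$.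

If $E_2$ is crossed, we arrange $A,\gamma^{-1}(B)\subset E$ and $B,\gamma^{-1}(A)\subset E'$. Here $s=0$, $\gamma(A)$ meets $B$, $\gamma(B)$ meets $A$. If $a\le b$ at $p$, comparing exponents gives $\gamma(B)\subset A$ and $B\subset\gamma(A)$; take $E=A\supset\gamma^{-1}(B)$ and $E'=\gamma^{-1}(A)\supset B$, which are disjoint as $AA\notin E_p$. If $b<a$, then $\gamma(A)\subset B$ and $A\subset\gamma(B)$; take $E=\gamma^{-1}(B)\supset A$ and $E'=B\supset\gamma^{-1}(A)$, disjoint as $BB\notin E_p$.

**Step 2: a point outside both boxes.** If $|P|\ge2$, choose $x_{p_1}\in E$ at one prime $p_1$, $x_{p_2}\in E'$ at another prime $p_2$, and $x_p\in C_p$ at the others. The point is not in $\prod_PE'$ because of $p_1$, nor in $\prod_PE$ because of $p_2$. If $P=\{p\}$ with $p\ge3$, two disjoint balls in $C_p$ do not cover $C_p$ by fact 5. The complement of the boxes is open, so CRT gives an integer $x\in C$ whose $P$-part lies in neither box. Then $x\notin A,B$ and $\gamma x\notin A,B$. $\blacksquare$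

## 8. Why the order is never five

**Proposition 8.** $n\ne5$.

*Proof.* Suppose $n=5$.

**Step 1: reduce to paths with three interior vertices.** By Lemma 3 (which gives $n\mid12$) there are no double edges. By Lemma 4, $N\ge3$. If $N=4$, Lemma 7 shows that $|E_1|=|E_2|=2$ is impossible, so up to $\sigma_3$ we have $|E_1|\le1$. By Lemma 4 and the first part of the proof of Proposition 6 there are no cyclic components. So all components other than fixed points are paths of length $5$, with exactly $3$ interior vertices.

**Step 2: set up covering systems.** Let $A_k=r_A+km_A$, and similarly $B_k,C_l,D_l$. For $S\in\{A,B\}$, $U\in\{C,D\}$ put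
$$K_{SU}=\{k:S_k\in U\},\qquad L_{US}=\{l:U_l\in S\}.$$
When nonempty these are residue classes of moduli $m_U/\gcd(m_S,m_U)$ and $m_S/\gcd(m_S,m_U)$, and
$$\text{the moduli of }K_{SU}\text{ and }L_{US}\text{ are coprime.}\tag{2}$$
There are no paths of length $2$, so each 1-edge $\{A_k,B_k\}$ has an interior end; so the four sets $K_{SU}$ cover $\mathbb Z$. Likewise the $L_{US}$ cover $\mathbb Z$. Recall that the reciprocals of the moduli of a partition of $\mathbb Z$ into residue classes sum to $1$. So a partition into two classes has moduli $(2,2)$. For three classes the solutions are $(3,3,3)$, $(2,4,4)$ and $(2,3,6)$; the last one contains coprime moduli $2,3$, whose classes would intersect. So the moduli are $(3,3,3)$ or $(2,4,4)$.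

**Step 3: $N=3$.** As in Lemma 4 the types are $X=AC$, $Y=AD$, $Z=BC$, and $YZ$ is not a 1-edge. A walk with $3$ vertices has one 1-edge, namely $XZ$, so all path interiors are $Y\overset2-X\overset1-Z$ or $X\overset1-Z\overset2-Y$. In both, the 1-neighbor of an $X$-vertex is a $Z$-vertex and conversely; so $K_{AC}=K_{BC}$. This class is disjoint from $K_{AD}$, and the two cover $\mathbb Z$, as $K_{BD}=\emptyset$. So $K_{AC}$ has modulus $2$. Every $AD$-vertex has an interior 2-neighbor, so $L_{DA}\subset L_{CA}\sqcup L_{CB}$; since $L_{DB}=\emptyset$, $L_{CA}\sqcup L_{CB}=\mathbb Z$, and $L_{CA}$ has modulus $2$. This contradicts (2).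

**Step 4: $N=4$, the 1-edge joins $AC$ and $BC$.** A walk with three vertices needs a 1-edge, so $|E_1|=1$, and every path interior contains this edge exactly once. Up to $\sigma_2$ the 1-edge is $AC-BC$ (this step) or $AC-BD$ (next step). Here the interiors are $w\overset2-AC\overset1-BC$ or $AC\overset1-BC\overset2-w$ with $w$ of type $AD$ or $BD$. So $K_{AC}=K_{BC}$. The classes $K_{AC}=K_{BC}$, $K_{AD}$, $K_{BD}$ are pairwise disjoint: $K_{AD}\cap K_{BD}=\emptyset$ because there is no 1-edge $AD-BD$, the other cases because $C\cap D=\emptyset$. They cover $\mathbb Z$. Each vertex of type $AD$ or $BD$ has its 2-neighbor in the interior, so $L_{DA}\cup L_{DB}\subset L_{CA}\sqcup L_{CB}=\mathbb Z$, and $L_{CA},L_{CB}$ have modulus $2$. By (2) $K_{AC}$ has odd modulus, so the three $K$'s have moduli $(3,3,3)$.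

From $m_A/\gcd(m_A,m_C)=2$ and $m_C/\gcd(m_A,m_C)=3$ we get $m_A=\frac23m_C$; in the same way $m_B=\frac23m_C$. So $m_A=m_B$ and $\alpha$ is the translation by $\theta=r_B-r_A$. Taking $k\in K_{AC}=K_{BC}$ we see $A_k,B_k\in C$, so $m_C\mid\theta$. The moduli of $K_{AD},K_{BD}$ give $\gcd(m_A,m_D)=\gcd(m_B,m_D)=m_D/3$; as $AD$ and $BD$ are nonempty, $r_A\equiv r_D\equiv r_B$ modulo $m_D/3$, so $\frac{m_D}3\mid\theta$. Moreover $\gcd(m_A,m_D)=m_D/3$ forces $v_3(m_D)=v_3(m_A)+1$, which equals $v_3(m_C)\le v_3(\theta)$. Together $m_D\mid\theta$. But then $A_k\in D$ iff $B_k=A_k+\theta\in D$, so $K_{AD}=K_{BD}$. These are nonempty and disjoint, a contradiction.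

**Step 5: $N=4$, the 1-edge joins $AC$ and $BD$.** There is no 2-edge $AC-BD$, so the interiors are $AD\overset2-AC\overset1-BD$ or $AC\overset1-BD\overset2-BC$. So $K_{AC}=K_{BD}$, and this class, $K_{AD}$ and $K_{BC}$ partition $\mathbb Z$ ($K_{AD}\cap K_{BC}=\emptyset$ as there is no 1-edge $AD-BC$). Every $AD$-vertex has a 2-neighbor of type $AC$, and every $BC$-vertex one of type $BD$: so $L_{DA}\subset L_{CA}$ and $L_{CB}\subset L_{DB}$. There is no 2-edge $AC-BD$, so $L_{CA}\cap L_{DB}=\emptyset$; these two cover $\mathbb Z$ and have modulus $2$. By (2) $K_{AC}$ has odd modulus, so all $K$'s have modulus $3$. Hence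
$$m_A=2h,\quad m_C=3h,\quad m_B=2h',\quad m_D=3h',\quad \gcd(m_A,m_D)=h',\quad \gcd(m_B,m_C)=h,$$
where the first two equations come from the moduli of $L_{CA},K_{AC}$, the next two from those of $L_{DB},K_{BD}$, and the last two from those of $K_{AD},K_{BC}$. So $L_{DA}$ and $L_{CB}$ have moduli $2h/h'$ and $2h'/h$. By the inclusions both are divisible by $2$; so $h'\mid h$ and $h\mid h'$, i.e. $h=h'$, and then $L_{DA}=L_{CA}$, $L_{CB}=L_{DB}$. Now every $AC$-vertex has a 2-neighbor of type $AD$, and every $BD$-vertex one of type $BC$. So a path through an $AC$-vertex has interior $AD-AC-BD-BC$, with four vertices: a contradiction. $\blacksquare$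

Outside the three configurations of Proposition 6 we now know: $n\mid60$ (all lengths are at most $6$, or $n\mid12$) and $n\ne5$. So $n\in\mathcal O$. In the three configurations $n$ is even. We will show that all path lengths are at most $8$ and that cyclic components contribute order at most $2$. If then $7\nmid n$, we have $n\mid\operatorname{lcm}(1,\dots,6,8)=120$ and $n\neq5$, so $n\in\mathcal O$. What remains is to find the possible $n$ when a path of length $7$ occurs.

## 9. Walking around a square prime by prime

In both squares arrange the types cyclically as $T_0,T_1,T_2,T_3$ (indices mod 4) with moves $e_i\in\{\alpha^{\pm1},\gamma^{\pm1}\}$ from $T_i$ toward $T_{i+1}$, such that the edges of the type graph are exactly the $T_iT_{i+1}$. Think of the infinite cover of this square: *positions* $i\in\mathbb Z$, where position $i$ carries type $T_{i\bmod 4}$.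

**Definition (local intervals).** For a prime $\ell$ let $V_i\subset\mathbb Z_\ell$ be the local set of $T_i$, that is, $V_i=S_\ell\cap U_\ell$ for $T_i=SU$. The move $e_i$ is *defined* at $x\in V_i$ if $e_i(x)\in V_{i+1}$, and $e_i^{-1}$ is defined at $y\in V_{i+1}$ if $e_i^{-1}(y)\in V_i$. For $x\in V_i$ let $I_\ell(i,x)\ni i$ be the interval of all positions reached from $x$, placed at position $i$, by moves forward and backward. Such an interval is said to *occur* at $\ell$.

The following five observations make up the formalism.

1. Occurring intervals can be shifted by multiples of $4$. If $I$ occurs and $i\in I$, then some $x\in V_i$ has $I_\ell(i,x)=I$ (move along).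
2. For a finite interval $w\ni i$ (a *window*), the set of $x\in V_i$ with prescribed $I_\ell(i,x)\cap w$ is open: finitely many conditions of being or not being in a ball. At primes dividing no modulus all intervals are $\mathbb Z$.
3. Let $x$ be an integer of type $T_i$. An interior neighbor of $x$ has type $T_{i+1}$ or $T_{i-1}$, and the neighbor has that type iff the move is defined at every $\ell$. So the positions reached from $x$ in $\mathcal G$ through interior vertices form $I=\bigcap_\ell I_\ell(i,x)$. If $I$ is finite, the component is a path of length $|I|+2$; we call $|I|$ a *size*. If $I$ is infinite, then, since components are finite, the component is a cycle and $I=\mathbb Z$.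
4. (*Realization*.) Given occurring intervals $I_\ell\ni i$ at the finitely many primes dividing moduli, and a window $w\ni i$, CRT gives an integer $x$ of type $T_i$ with $I_\ell(i,x)\cap w=I_\ell\cap w$ for all these $\ell$. In particular, if $J=\bigcap I_\ell$ is finite and nonempty, the window $[\min J-1,\max J+1]$ shows that the size $|J|$ occurs. At a prime where we only need $I_\ell\supset w$, it suffices that some occurring interval contains $w$.
5. (*Local relabeling*.) Whether moves are defined at $\ell$ depends only on the balls and maps at $\ell$. If a symmetry preserves the configuration, we may rename the classes by it at the single prime $\ell$; this changes the names of positions at $\ell$ by a map $i\mapsto\pm i+\mathrm{const}$.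

Here is what this looks like for $\tau_{0(3),13(72)}\cdot\tau_{1(20),37(80)}$ at $\ell=2$. This is a crossed square with positions $0=AC$, $1=AD$, $2=BC$, $3=BD$. We have $\alpha(x)=24x+13$ and $\gamma(x)=4x+33$, and at $2$
$$V_0=1+4\mathbb Z_2,\quad V_1=5+16\mathbb Z_2,\quad V_2=5+8\mathbb Z_2,\quad V_3=5+16\mathbb Z_2 .$$
The image $\alpha(V_0)$ is $5+32\mathbb Z_2$ and $\gamma(V_2)$ is $21+32\mathbb Z_2$: disjoint halves of $V_3$. So from position $0$ one step back to position $-1$ (a $BD$-vertex in $\alpha(V_0)$) is possible, but position $-2$ is not reached; forward one passes $1,2,3$ and arrives in $\gamma(V_2)$, so position $4$ is not reached. The interval is $[-1,3]$, of size $5$: the path of length $7$ displayed in Section 6.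

### 9.1. The parallel square: local intervals

Positions: $0=AC$, $1=AD$, $2=BD$, $3=BC$, with $e_0=\gamma$, $e_1=\alpha$, $e_2=\gamma^{-1}$, $e_3=\alpha^{-1}$. The symmetries $\sigma_1,\sigma_2,\sigma_3$ preserve the configuration and act on positions by $i\mapsto3-i$, $i\mapsto1-i$, $i\mapsto-i$.

**Step 1: primes in $P\cup Q$.** At $p\in P$ we have $V_0=V_1=A$, $V_2=V_3=B$, and by Section 6 $\gamma(A)=A$, $\gamma(B)=B$; at $q\in Q$, $V_0=V_3=C$, $V_1=V_2=D$, $\alpha(C)=C$, $\alpha(D)=D$. All moves are bijective, so all intervals are $\mathbb Z$.

**Step 2: moves that are always possible at $r\in R$.** Relabel at $r$ so that $a\le b$, $c\le d$, $a\le c$. For $U\in\{C,D\}$ the ball $\alpha(A\cap U)$ has exponent $b-a+\max(a,e(U))\ge e(U)$, and it meets $U$ since the edge $AU-BU$ exists; so $\alpha(A\cap U)\subset U$. In the same way $\gamma(S\cap C)\subset S$ for $S=A,B$. So the moves $0\to1$, $1\to2$, $0\to-1$, $-1\to-2$ are always defined. Since $a\le c\le d$, we also have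
$$V_0=A\cap C=C,\qquad V_1=A\cap D=D=\gamma(V_0).$$
The balls $\alpha\gamma(C)$ and $\gamma\alpha(C)$ both lie in $V_2$ and both have exponent $b+d-a$. So they are equal or disjoint.

**Step 3: the unblocked case, $\alpha\gamma(C)=\gamma\alpha(C)$.** From $x\in V_0$ forward we reach $1$ and $2$; as $\alpha\gamma x\in\gamma\alpha(C)$, the point $\gamma^{-1}\alpha\gamma x$ lies in $\alpha(C)\subset V_3$, and its image under $\alpha^{-1}$ lies in $C=V_0$: positions $3$ and $4$ are reached. Backward we reach $-1,-2$, and as $\gamma\alpha x\in\alpha\gamma(C)$, also $-3$ and $-4$. So every interval containing a multiple of $4$ is $\mathbb Z$. An interval containing no multiple of $4$ contains no position $\equiv1$ (from $1$ one reaches $0$, as $V_1=\gamma(V_0)$), and if it contains $3$ then it contains $2$; so it is $[2,3]$ or $\{2\}$ up to a multiple of $4$.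

**Step 4: the blocked case, $\alpha\gamma(C)\cap\gamma\alpha(C)=\emptyset$.** From $x\in V_0$ forward we reach $1,2$, at the point $\alpha\gamma x\in V_2$; position $3$ is reached iff $\alpha\gamma x\in\gamma(V_3)$. The ball $\gamma(V_3)\supset\gamma\alpha(C)$ has exponent at most $b+d-a$, so either $\alpha\gamma(C)\subset\gamma(V_3)$ (the prime is *long*: $3$ is reached) or the two are disjoint (*short*: $3$ is not reached). Position $4$ is not reached, since this would need $\alpha\gamma x\in\gamma\alpha(C)$. Backward we reach $-1,-2$, but not $-3$, which would need $\gamma\alpha x\in\alpha(V_1)=\alpha\gamma(C)$. So the intervals containing $0$ are $[-2,3]$ if $r$ is long and $[-2,2]$ if $r$ is short. Intervals containing no multiple of $4$ are $[2,3]$ or $\{2\}$ up to a multiple of $4$, as in Step 3.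

### 9.2. The parallel square: possible orders, except for one doubt

Let $S$ be the (finite) set of blocked primes.

**Step 5: no blocked prime.** If $S=\emptyset$, every global interval is $\mathbb Z$ or has size at most $2$. If an integer has interval $\mathbb Z$, all powers of the map "once around", of slope $\delta\beta\delta^{-1}\beta^{-1}=1$, are defined there, so this map is the identity by Lemma 2(a), the component is a cycle with $4$ vertices, and $g$ has order $2$ on it. Hence $n\mid12$.

From now on $S\ne\emptyset$. Then all sizes are at most $6$, so there are no cycles and all lengths are at most $8$. Assume $7\mid n$: the size $5$ occurs. By Lemma 7 $n$ is even.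

**Step 6: exactly one blocked prime $r$.** At all other primes, intervals are $\mathbb Z$ (which occurs and contains every position) or have size at most $2$. If $r$ were long, all sizes would be $6$ or at most $2$. So $r$ is short, all sizes are $5$ or at most $2$, all lengths are $7$ or at most $4$, and $n\mid84$. Thus $n\in\{14,28,42,84\}$. The value $14$ is the doubt; Section 10 removes it.

**Step 7: several blocked primes, one interval of size $5$ equal to the intersection.** Let $|S|\ge2$. The size $5$ arises from intervals $I_r$ ($r\in S$) of size $5$ or $6$ and $\mathbb Z$ at the other primes, with $\bigcap_{r\in S}I_r=J=[x,x+4]$. At $r\in S$ the intervals of size more than $2$ are exactly the translates $I_r+4k$. Suppose some $I_{r_1}=J$. Take $r_2\in S\setminus\{r_1\}$. Then $I_{r_2}$ is $[x,x+4]$, $[x,x+5]$ or $[x-1,x+4]$; shifted by $4$, $4$, $-4$ respectively it meets $J$ in exactly one point. Using $I_r\supset J$ at the other primes of $S$ and $\mathbb Z$ elsewhere, we realize size $1$: length $3$ occurs. On the other hand, which sizes occur at all? At $r_1$ the interval is $J$ up to a common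 shift, or has size at most $2$. For the other $r\in S$ we have $I_r\subset[x-1,x+5]$, and the translates of $I_r$ other than $I_r$ itself meet $J$ in at most two points. So all sizes are $5$ or at most $2$, all lengths are $7$ or at most $4$, and as $2,3,7\mid n$ we get $n\in\{42,84\}$.

**Step 8: several blocked primes, all of the intervals of size $6$.** A short prime has $I_r$ of size $5$, so $I_r=J$; if this does not happen, all $r\in S$ are long, each $I_r$ is $[x,x+5]$ or $[x-1,x+4]$, and both occur, since the intersection has size $5$. As $[x+4,x+9]\cap[x-1,x+4]=\{x+4\}$, shifting the interval at one prime with $I_r=[x,x+5]$ by $4$ gives size $1$: length $3$ occurs. Next, $S$ contains an odd prime $r$. In its local labels the balls $\alpha(C)$ and $\gamma^{-1}\alpha\gamma(C)$ lie in $V_3$ (the second because $r$ is long), have equal exponent and are disjoint; as $r$ is odd they do not cover $V_3$. A point $y\in V_3$ outside both has interval exactly $[2,3]$: position $2$ is reached; position $4$ would need $y\in\alpha(C)$; position $1$ would need $\gamma y\in\alpha(V_1)=\alpha\gamma(C)$. Any two consecutive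 positions lie in a suitable translate by a multiple of $4$ of any interval of size $6$. Using such translates at the other primes of $S$ and $\mathbb Z$ outside $S$, we realize size $2$: length $4$ occurs. So $84\mid n$ and $n\in\{84,168,420,840\}$.

We record: in the parallel square, if $7\mid n$, then
$$n\in\{14,28,42,84,168,420,840\},\quad\text{and } n=14 \text{ only if } |S|=1 \text{ and the blocked prime is short.}\tag{3}$$

## 10. A size argument: the order 14

Can the primes alone exclude $14$? They cannot, and the reason is instructive. Nothing so far has used the condition $0\le r<m$ in the definition of a class transposition. So suppose for a moment that we allow arbitrary integers $r_1,r_2$, and let $\tau_1$ interchange $1+3k$ with $6+18k$, and $\tau_2$ interchange $1+5l$ with $100+50l$. The classes $A=1(3)$, $B=6(18)$ are disjoint modulo $3$, and $C=1(5)$, $D=0(50)$ are disjoint modulo $5$; $\alpha(x)=6x$ and $\gamma(x)=10x+90$. The interior vertices are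
$$AC(k)=1+15k,\quad AD(k)=100+150k,\quad BC(k)=6+90k,\quad BD(k)=150+450k .$$
We compute $\gamma(AC(k))=100+150k=AD(k)$, $\gamma(BC(k))=150+900k=BD(2k)$, $\alpha(AC(k))=6+90k=BC(k)$, $\alpha(AD(k))=600+900k=BD(2k+1)$. The 1-neighbor of $BD(2k)$ is $25+150k$, which is $\equiv0$ modulo $5$ and $\equiv25$ modulo $50$, so in neither $C$ nor $D$. The 2-neighbor of $BD(2k+1)$ is $51+90k$, which is $\equiv0$ modulo $3$ and $\equiv15$ modulo $18$, so in neither $A$ nor $B$. So all interior vertices lie on the paths
$$25+150k,\ BD(2k),\ BC(k),\ AC(k),\ AD(k),\ BD(2k+1),\ 51+90k$$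
of length $7$. There are also paths of length $2$, e.g. $4\overset1-24$. The product has order $14$. Of course $\tau_2$ is not a class transposition: the representative $100$ is not in $[0,50)$. An argument that excludes $14$ must use the size of the representatives.

**Definition (commutator defect).** Put $\bar a=r_A/m_A$, $\bar b=r_B/m_B$, $\bar c=r_C/m_C$, $\bar d=r_D/m_D$; all are in $[0,1)$. The maps $\alpha\gamma$ and $\gamma\alpha$ have equal slope; let $\kappa=\alpha\gamma x-\gamma\alpha x$, which does not depend on $x$, and $\Delta=\kappa/(m_Bm_D)$.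

From $\alpha(x)=\beta x+(r_B-\beta r_A)$, $\gamma(x)=\delta x+(r_D-\delta r_C)$ we get
$$\kappa=(\beta-1)(r_D-\delta r_C)-(\delta-1)(r_B-\beta r_A).$$
Since $r_D-\delta r_C=m_D(\bar d-\bar c)$ and $r_B-\beta r_A=m_B(\bar b-\bar a)$, this gives
$$\Delta=\Big(\frac1{m_A}-\frac1{m_B}\Big)(\bar d-\bar c)-\Big(\frac1{m_C}-\frac1{m_D}\Big)(\bar b-\bar a).\tag{4}$$
By (4), each of $\sigma_1,\sigma_2,\sigma_3$ changes $\Delta$ to $-\Delta$. If $\ell$ divides no modulus, then $v_\ell(\Delta)\ge0$. The plan is: the valuations of $\Delta$ will show that $\Delta$ is a nonzero rational with tiny denominator, while (4) shows that it is small. (In the relaxed example $\Delta=\frac5{18}\cdot\frac95-0=\frac12$.)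

**Normalization.** If $N=4$, then at each prime one of the four balls contains the other three (Section 6). So all four classes lie in one class $\rho(\mu)$, $0\le\rho<\mu$, with $v_\ell(\mu)=\min(a,b,c,d)$ for all $\ell$. If $r(m)\subset\rho(\mu)$ with $0\le r<m$, then $m=\mu m'$ and $r=\rho+\mu r'$ with $0\le r'<m'$. So conjugating by $x\mapsto\rho+\mu x$ turns $\tau_1,\tau_2$, which fix everything outside $\rho(\mu)$, into class transpositions for the classes $r'(m')$. The order and all inclusion relations between balls are preserved. Hence we may assume $\min(a,b,c,d)=0$ at every prime.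

**Lemma 9.** In the parallel square $n\ne14$.

*Proof.* Suppose $n=14$. By (3) there is exactly one blocked prime $r$, and it is short. Lengths divide $14$, so length $3$ does not occur. Apply symmetries globally so that $a\le b$, $c\le d$, $a\le c$ at $r$, and normalize.

**Step 1: $r=2$, and the exponents there.** The interval $\{2\}$ does not occur at $r$, since combined with $\mathbb Z$ at the other primes it would give length $3$. A point $y\in V_2$ has interval $\{2\}$ iff $y\notin\gamma(V_3)$ and $y\notin\alpha(V_1)=\alpha\gamma(C)$. As $r$ is short, this means $V_2=\gamma(V_3)\sqcup\alpha\gamma(C)$. By fact 5, $r=2$ and both balls have exponent $e(V_2)+1$. The ball $\gamma\alpha(C)\subset\gamma(V_3)$ has the exponent of $\alpha\gamma(C)$, so $\gamma\alpha(C)=\gamma(V_3)$ and $\alpha(C)=V_3=B\cap C$. Comparing exponents, $c+b-a=\max(b,c)$; so $c=a$ or $b=a$. If $b=a$, then $e(\alpha\gamma(C))=b+d-a=d$, while $e(V_2)+1=\max(b,d)+1=d+1$ since $b=a\le d$: a contradiction. So $c=a$, and $a=c=0$ by normalization. Now $b+d=e(\alpha\gamma(C))=\max(b,d)+1$, so $\min(b,d)=1$, in particular $b,d\ge1$.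

**Step 2: $2\Delta$ is an odd integer.** For $x\in C$, the points $\alpha\gamma x$ and $\gamma\alpha x$ lie in different halves of $V_2$, a ball of exponent $\max(b,d)$. So $v_2(\kappa)=\max(b,d)=b+d-1$ and $v_2(\Delta)=-1$. At all other primes $v(\Delta)\ge0$:

- At $p\in P$ we have $C_p=D_p\supset A_p\cup B_p$, so $c=d=0$. For $x\in A_p$ both $\alpha\gamma x$ and $\gamma\alpha x$ lie in $B_p$, so $v_p(\kappa)\ge b=b+d$.
- At $q\in Q$, $a=b=0$. For $x\in C_q$ both points lie in $D_q$, so $v_q(\kappa)\ge d=b+d$.
- At an unblocked prime of $R$, symmetries only change the sign of $\Delta$, so we may assume $a\le b$, $c\le d$, $a\le c$; then $a=0$. For $x\in C$ both points lie in the ball $\alpha\gamma(C)=\gamma\alpha(C)$ of exponent $b+d$.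

So $|\Delta|\ge\frac12$.

**Step 3: $|\Delta|<\frac12$.** By Step 1, $m_A,m_C$ are odd and $m_B,m_D$ are even. As $2\in R$, the primes in $P\cup Q$ are odd. For $p\in P$ the balls $A_p,B_p$ are disjoint, hence proper, so $p\mid m_A,m_B$; for $q\in Q$, $q\mid m_C,m_D$; and $p\ne q$. So $m_A,m_C\ge3$ and $m_B,m_D\ge6$. We use $|\frac1x-\frac1y|<\max(\frac1x,\frac1y)$ for $x,y>0$, and $|\bar d-\bar c|,|\bar b-\bar a|<1$.

If $m_A,m_C\ge5$, then $|\Delta|<\frac15+\frac15<\frac12$.

Otherwise $m_A=3$ or $m_C=3$; by $\sigma_3$ let $m_A=3$. Then $P=\{3\}$, so each $q\in Q$ is at least $5$, whence $m_C\ge5$ and $m_D\ge10$. If $m_C\ge7$, then $|\Delta|<\frac13+\frac17=\frac{10}{21}<\frac12$. There remains $m_C=5$ ($m_C$ is odd). The numbers $\omega_1=\frac13-\frac1{m_B}\in(0,\frac13)$ and $\omega_2=\frac15-\frac1{m_D}\in(0,\frac15)$ are the coefficients in (4), and $\bar a\le\frac23$, $\bar c\le\frac45$. So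
$$\Delta\le\omega_1\bar d+\omega_2\bar a<\tfrac13+\tfrac15\cdot\tfrac23=\tfrac7{15},\qquad -\Delta\le\omega_1\bar c+\omega_2\bar b<\tfrac13\cdot\tfrac45+\tfrac15=\tfrac7{15}.$$
Always $|\Delta|<\frac12$, contradicting Step 2. $\blacksquare$

So in the parallel square, $7\mid n$ implies $n\in\{28,42,84,168,420,840\}\subset\mathcal O$.

## 11. The crossed square

Positions: $0=AC$, $1=AD$, $2=BC$, $3=BD$, with $e_0=\gamma$, $e_1=\alpha$, $e_2=\gamma$, $e_3=\alpha^{-1}$. The symmetries $\sigma_1,\sigma_2$ preserve the configuration and act on positions by $i\mapsto i+2$ and $i\mapsto1-i$. Let $k=e_3e_2e_1e_0=\alpha^{-1}\gamma\alpha\gamma$, of slope $\delta^2$. We call $e_i$ *forward total* at a prime if it is defined on all of $V_i$.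

**Step 1: primes in $P\cup Q$.** At $p\in P$, $V_0=V_1=A$, $V_2=V_3=B$, $\gamma(A)=A$, $\gamma(B)=B$: all moves are bijective. At $q\in Q$ relabel by $\sigma_2$ so that $c\le d$. Here $A=B\supset C\cup D$, $t=0$, $V_0=V_2=C$, $V_1=V_3=D$. The moves $e_0,e_2$ are bijections $C\to D$. The balls $\alpha(D)$ and $\alpha^{-1}(D)$ have exponent $d\ge c$ and meet $C$ (edges $AD-BC$ and $AC-BD$), so they lie in $C$; hence $e_1,e_3$ are forward total too.

**Step 2: primes $r\in R$.** Relabel by $\sigma_1,\sigma_2$ so that $a\le b$, $c\le d$. As in Section 9.1, $\gamma(S\cap C)\subset S$ for $S=A,B$, so $e_0,e_2$ are forward total. The ball $\alpha(A\cap D)$ has exponent $b-a+\max(a,d)\ge d\ge c$ and meets $C$ by the edge $AD-BC$, so it lies in $C$ and $e_1$ is forward total. The ball $\alpha(A\cap C)$ meets $V_3=B\cap D$ by the edge $AC-BD$. There are three cases.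

(F) $\alpha(A\cap C)\supset V_3$. Then $e_3$ is forward total as well.

Otherwise $\alpha(A\cap C)\subsetneq V_3$. Then $a<c$, because $c\le a$ would give $\alpha(A\cap C)=\alpha(A)=B\supset V_3$. So $V_0=C$ and $V_1=D=\gamma(V_0)$. The ball $\gamma\alpha\gamma(C)\subset V_3$ has exponent $d+(b-a)+(d-c)\ge c+b-a=e(\alpha(C))$. So it lies in $\alpha(C)$ or is disjoint from it.

(G) $\gamma\alpha\gamma(C)\subset\alpha(C)$. Then $k$ is defined on all of $V_0$.

(B) $\gamma\alpha\gamma(C)\cap\alpha(C)=\emptyset$: the prime is *blocked*. From $x\in V_0$ forward we reach $1,2,3$, but not $4$, which needs $\gamma\alpha\gamma x\in\alpha(C)$. Backward we reach $-1$, as $\alpha x\in V_3$; position $-2$ is reached iff $\alpha x\in\gamma(V_2)$. The balls $\alpha(C)$ and $\gamma(V_2)\supset\gamma\alpha\gamma(C)$ are nested or disjoint, and $\gamma(V_2)\subset\alpha(C)$ would contradict (B). So either $\alpha(C)\subset\gamma(V_2)$ (*long*: $-2$ is reached) or they are disjoint (*short*: $-2$ is not reached). Position $-3$ is never reached, as this needs $\alpha x\in\gamma\alpha(V_1)=\gamma\alpha\gamma(C)$. So the intervals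 containing $0$ are $[-2,3]$ (long) or $[-1,3]$ (short). An interval containing no multiple of $4$ contains no position $\equiv1$, since $V_1=\gamma(V_0)$, and if it contains $2$ then it contains $3$, since $e_2$ is forward total; so it is $[2,3]$ or $\{3\}$ up to a multiple of $4$.

**Step 3: non-blocked primes allow long walks.** We claim:
$$\text{at a non-blocked prime, every finite interval of positions is contained in an occurring interval.}\tag{5}$$
This is clear where all moves are bijective. Otherwise $k$ is defined on all of $V_0$ in local labels, since in the case of $Q$ and in (F) all moves are forward total. For $x\in V_0$ the point $k^m(x)$, placed at position $0$, has an interval containing $[-4m,\infty)$. Shift by multiples of $4$. Local and global labels differ by $i\mapsto\pm i+\mathrm{const}$, so (5) holds in global labels.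

Let $S$ be the set of blocked primes.

**Step 4: no blocked prime.** If $S=\emptyset$, then by (5) and realization $k^m$ has nonempty global domain for all $m$, so $k=\mathrm{id}$ by Lemma 2(a). Its slope is $\delta^2=1$, so $\delta=1$ and $s=0$ at all primes. At primes of $Q$ and in case (F) all moves are forward total (in local labels), and the loop map at each $V_i$ is an isometry of a ball into itself, hence onto; so every move is onto too, and all intervals are $\mathbb Z$. In case (G) the local $k$ is an isometry of $V_0$ into itself, hence bijective on $V_0$; so intervals containing a multiple of $4$ are $\mathbb Z$. The other intervals contain no positions $\equiv 0,1$, hence have size at most $2$. So global intervals are $\mathbb Z$, belonging to cycles with $4$ vertices as $k=\mathrm{id}$, on which $g$ has order $2$, or they have size at most $2$. Hence $n\mid12$.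

Let $S\neq\emptyset$. Then all sizes are at most $6$, all lengths at most $8$, and there are no cycles. Assume $7\mid n$, i.e. size $5$ occurs.

**Step 5: some $r\in S$ is short.** We show that length $4$ occurs. In the labels of $r$, $\alpha(V_1)\ne V_2$: equality would mean $d+b-a=\max(b,c)$; as $d\ge c>a$ we have $d+b-a>b$, so $d+b-a=c$, which with $d\ge c$, $b\ge a$ gives $c=d$ and $a=b$; but then $\alpha(C)$ and $V_3=B\cap D$ both have exponent $c$, contradicting $\alpha(C)\subsetneq V_3$. So there is $y\in V_2\setminus\alpha(V_1)$. From $y$ position $1$ is not reached; position $3$ is reached, at $\gamma y\in\gamma(V_2)$, which is disjoint from $\alpha(C)$ as $r$ is short, so $4$ is not reached. The interval of $y$ is exactly $[2,3]$. At the other blocked primes any two consecutive positions lie in an occurring interval of size at least $5$ (shift by a multiple of $4$), and at non-blocked primes we use (5). So size $2$, i.e. length $4$, occurs. At $r$ all intervals have size at most $5$, so all lengths are at most $7$ and $n\mid420$. As $28\mid n$, we get $n\in\{28,84,140,420\}$.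

**Step 6: all $r\in S$ are long.** In global labels the long intervals are translates by multiples of $4$ of $[-2,3]$ or $[0,5]$ (note that $i\mapsto1-i$ preserves $[-2,3]$). So they start at even and end at odd positions, and two different ones meet in at most $4$ points. Size $5$ requires a long interval at every $r\in S$, so all of these are equal to one interval $[x,x+5]$, and the global interval is $[x+1,x+5]$ or $[x,x+4]$. Hence some non-blocked prime $t$ has an occurring interval $I_t\supset[x+1,x+5]$ with left end $x+1$, or $I_t\supset[x,x+4]$ with right end $x+4$. In the first case $I_t+4$ meets $[x,x+5]$ exactly in $x+5$; in the second $I_t-4$ meets it exactly in $x$. With (5) at the other non-blocked primes, size $1$ is realized: length $3$ occurs. Choosing at all non-blocked primes intervals containing $[x-1,x+6]$, we realize size $6$: length $8$ occurs. So $3\cdot7\cdot8=168$ divides $n$, and $n\in\{168,840\}$.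

So in the crossed square, $7\mid n$ implies $n\in\{28,84,140,168,420,840\}\subset\mathcal O$.

## 12. The hook

Now $E_2=\{AC-AD,\ AC-BD\}$ and $E_1=\{AC-BC,\ AD-BD\}$. By Section 6, for $p\in P$: $s_p<0$ and $\gamma^{-1}(A_p),\gamma^{-1}(B_p)\subsetneq A_p$; for $q\in Q$: $A_q=B_q\supset C_q\cup D_q$, $\alpha(C_q)=C_q$, $\alpha(D_q)=D_q$. In this section $R$ denotes only the finitely many primes of the old $R$ that divide some modulus; the others impose no condition.

### 12.1. A catalog of all paths

An integer $x$ has a $P$-part, a $Q$-part and an $R$-part $x_R\in\prod_{r\in R}\mathbb Z_r$. A *box* is a product of balls in $\prod_{r\in R}\mathbb Z_r$. Write $A_P=\prod_{p\in P}A_p$, etc. Sets written without index are the $R$-parts, e.g. $A=\prod_{r\in R}A_r$. All conditions below are clopen, so whenever they can be satisfied by points, with independent $P$-, $Q$- and $R$-parts, CRT realizes them by integers. Put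
$$Y=A\cap D,\qquad W=A\cap C\cap\alpha^{-1}(C),\qquad H=\gamma(W)\subset D .$$
These are nonempty boxes, since the edges exist.

**Step 1: when is a neighbor interior?** We go through the types.

- The 2-neighbor of a $BC$-vertex is never interior, since there is no 2-edge at $BC$.
- Let $v$ be an $AD$- or $BD$-vertex. Its 2-neighbor $\gamma^{-1}v$ lies in $A$ at $P$, since $\gamma^{-1}(A_p)$ and $\gamma^{-1}(B_p)$ lie in $A_p$, and at $Q$, since $C_q\subset A_q$. So it is interior, of type $AC$, iff $(\gamma^{-1}v)_R\in A$. If $(\gamma^{-1}v)_R\notin A$, it is not in $B$ either, because its $P$-part is in $A_P$.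
- The 1-neighbor of an $AC$-vertex $u$ is interior iff $(\alpha u)_R\in C$, and then has type $BC$: at $P$, $B_p\subset C_p$; at $Q$, $\alpha(C_q)=C_q$; and there is no 1-edge $AC-BD$.
- In the same way, the 1-neighbor of a $BC$-vertex is interior iff its $R$-part is in $C$, and then has type $AC$. The 1-neighbor of an $AD$-vertex is interior iff its $R$-part is in $D$, and then has type $BD$; likewise with $AD,BD$ interchanged.
- The 2-neighbor of an $AC$-vertex $u$ is interior iff ($(\gamma u)_P\in A_P$ and $(\gamma u)_R\in A$) or ($(\gamma u)_P\in B_P$ and $(\gamma u)_R\in B$); at $Q$ there is no condition as $D_q\subset A_q=B_q$.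

**Step 2: no cycles.** $BC$ carries no 2-edge, so it is not in a cycle. The 1-edges of $AC$ go only to $BC$, so $AC$ is not in a cycle. Without $AC$ there are no 2-edges.

**Step 3: the list.** The paths having interior vertices are the following.

1. *Through an $AD$-vertex* with $R$-part $\rho\in Y$ (every $\rho\in Y$ is possible): length $1+l+m$, where $l$ counts the vertices on the 2-side and $m$ those on the 1-side. We have $l=1$ if $\gamma^{-1}\rho\notin A$; $l=2$ if $\gamma^{-1}\rho\in A$ and $\rho\notin H$; $l=3$ if $\rho\in H$. We have $m=1$ if $\alpha\rho\notin D$; $m=2$ if $\alpha\rho\in D$ and $\gamma^{-1}\alpha\rho\notin A$; $m=3$ if $\alpha\rho\in D$, $\gamma^{-1}\alpha\rho\in A$ and $\alpha\rho\notin H$; $m=4$ if $\alpha\rho\in H$.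
2. *Through a $BD$-vertex but no $AD$-vertex*: the $R$-part is $\sigma\in B\cap D$ with $\alpha^{-1}\sigma\notin D$ (every such $\sigma$ is possible). The length is $3$ if $\gamma^{-1}\sigma\notin A$; $4$ if $\gamma^{-1}\sigma\in A$ and $\sigma\notin H$; $5$ if $\sigma\in H$.
3. *Through an $AC$-vertex $u$ whose 2-neighbor is not interior*: length $4$ if $u_R\in W$, and $3$ otherwise.
4. *Through a $BC$-vertex whose 1-neighbor is not interior*: the $R$-part is $\sigma\in B\cap C$ with $\alpha^{-1}\sigma\notin C$ (every such $\sigma$ is possible). The length is $3$.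

To see this for item 1: the 2-side consists of an end alone, or $AC$ and an end, or $AC,BC$ and an end; after $AC$ (the point $\gamma^{-1}\rho$) one continues to $BC$ iff $\alpha\gamma^{-1}\rho\in C$, i.e. $\gamma^{-1}\rho\in W$, i.e. $\rho\in H$. The 1-side is an end, or $BD$ and an end, or $BD,AC$ and an end, or $BD,AC,BC$ and an end. Items 2 to 4 are read off in the same way. The list is complete: a path with interior vertices but without $AD$- and $BD$-vertices contains an $AC$-vertex with non-interior 2-neighbor, or only $BC$.

All lengths are at most $8$. Assume $7\mid n$. Then length $7$ occurs, in item 1, with $(l,m)=(2,4)$ or $(3,3)$.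

**Step 4: exponents.** At $r\in R$,
$$e(W)=\max(a,\,c,\,a+c-b),\qquad e(H)=d+\max(0,\,a-c,\,a-b),\tag{6}$$
and $W_r\ne(A\cap C)_r$ iff $a+c-b>\max(a,c)$, i.e. iff $b<a$ and $b<c$.

**Lemma 10.** Let $M\subset A\cap C$ be a nonempty open set of $R$-parts such that no $AC$-vertex $u$ with $u_R\in M$ belongs to item 3. Then $P=\{2\}$, $s_2=-1$, $A_2$ and $B_2$ have the same exponent, $\gamma(M)\subset A\cap B$, and all primes of $R$ are odd.

*Proof.* By hypothesis, for all $u_P\in A_P$ and $u_R\in M$ the 2-neighbor is interior. By Step 1 every $u_P\in A_P$ lies in $\gamma^{-1}(A_P)$ or $\gamma^{-1}(B_P)$, and both are contained in $A_P$; so $A_P=\gamma^{-1}(A_P)\sqcup\gamma^{-1}(B_P)$. Choosing $u_P\in\gamma^{-1}(A_P)$ we get $\gamma(M)\subset A$; choosing $u_P\in\gamma^{-1}(B_P)$ we get $\gamma(M)\subset B$. If $|P|\ge2$, a point of $A_P$ with one coordinate in $\gamma^{-1}(A_{p_1})$ and another in $\gamma^{-1}(B_{p_2})$ lies in neither set, a contradiction. So $P=\{p\}$. With $\sigma=-s_p\ge1$, comparing measures gives $|A_p|=p^{-\sigma}(|A_p|+|B_p|)$, i.e. $|B_p|/|A_p|=p^\sigma-1$. This is a power of $p$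 and prime to $p$, so it is $1$. Hence $p=2$, $\sigma=1$, $|A_2|=|B_2|$. As $P\cap R=\emptyset$, $2\notin R$. $\blacksquare$

### 12.2. Divisibility by four

**Proposition 11.** In the hook, if $7\mid n$ then $4\mid n$.

*Proof.* Suppose $4\nmid n$. Then lengths $4$ and $8$ do not occur.

**Step 1: a prime where $H$ and $\alpha(H)$ are disjoint.** Item 3 with $u_R\in W$ would give length $4$; so Lemma 10 applies with $M=W$: $P=\{2\}$ and $H=\gamma(W)\subset A\cap B$; also $H\subset D$, so $H\subset Y$. If $H\cap\alpha(H)\neq\emptyset$, some $\rho\in H$ has $\alpha\rho\in H$, so $(l,m)=(3,4)$ and length $8$ occurs, a contradiction. So the boxes $H$ and $\alpha(H)$ are disjoint, hence disjoint at some $r_0\in R$; and $r_0$ is odd. From now on exponents and balls are at $r_0$.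

**Step 2: three cases at $r_0$.** (i) $a\le b$ and $a\le c$. Then $W=C$ by (6) and $H=D$, and $D=H\subset A$. The edge $AD-BD$ gives $\alpha(D)\cap D\ne\emptyset$, i.e. $\alpha(H)\cap H\neq\emptyset$, a contradiction. Otherwise $\min(b,c)<a$, so one of the following holds.

(ii) $c<a$ and $c\le b$. Then $e(W)=a$, so $W=A=A\cap C$ and $H=\gamma(A\cap C)$.

(iii) $b<a$ and $b\le c$. Then $e(H)=d+a-b$ by (6). Since $H\subset A$, $d+a-b\ge a$, so $d\ge b$ and $D\subset B$. The ball $\alpha(H)$ has exponent $d$, so it is disjoint from $D$ (otherwise $\alpha(H)=D\supset H$).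

**Step 3: $(l,m)=(3,3)$ is impossible.** Here $\rho\in H$, $\alpha\rho\in D$, $\alpha\rho\in\gamma(A\cap C)$. In case (iii), $\alpha\rho\in\alpha(H)\cap D=\emptyset$ at $r_0$. In case (ii), $\alpha\rho\in\alpha(H)\cap\gamma(A\cap C)=\alpha(H)\cap H=\emptyset$ at $r_0$. Both are contradictions.

**Step 4: $(l,m)=(2,4)$ is impossible.** Here $\rho\in Y\cap\gamma(A\cap C)$ and $\alpha\rho\in H$. In case (ii), $\rho\in H$ at $r_0$, so $\alpha\rho\in\alpha(H)\cap H$ there, a contradiction. In case (iii) we construct a path of length $4$. The ball $\alpha^{-1}(D)$ meets $D$ (edge $AD-BD$) and has exponent $d+a-b>d$, so $\alpha^{-1}(D)\subset D$; and $\alpha^{-1}(D)\subset\alpha^{-1}(B)=A$. So $\alpha^{-1}(D)\subset Y$. It is disjoint from $H\subset Y$, as $\alpha(H)\cap D=\emptyset$, and has the same exponent $d+a-b$ as $H$. The ball $\Lambda=Y\cap\gamma(A\cap C)$ contains $H$ and the $r_0$-coordinate of $\rho$, which lies in $\alpha^{-1}(H)\subset\alpha^{-1}(D)$, hence not in $H$. So $\Lambda\supsetneq H$ contains at least $r_0\ge3$ balls of exponent $d+a-b$, and there is a point $\rho_0\in\Lambda$ outside $H\cup\alpha^{-1}(D)$.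 Replace the $r_0$-coordinate of $\rho$ by $\rho_0$. Still $\rho\in Y$ and $\gamma^{-1}\rho\in A$, but now $\rho\notin H$ and $\alpha\rho\notin D$. So $l=2$, $m=1$, and length $4$ occurs: a contradiction. $\blacksquare$

### 12.3. When three does not divide the order

**Proposition 12.** In the hook, if $7\mid n$ and $3\nmid n$, then $n=280$.

*Proof.* Lengths $3$ and $6$ do not occur.

**Step 1: the box $U$.** Put $M=(A\cap C)\setminus W$. It is open, and nonempty: for $(l,m)=(2,4)$ it contains $\gamma^{-1}\rho$, for $(3,3)$ it contains $\gamma^{-1}\alpha\rho$. Item 3 with $u_R\in M$ would give length $3$. So Lemma 10 applies: $P=\{2\}$, $|A_2|=|B_2|$, $s_2=-1$, $\gamma(M)\subset A\cap B$, and all primes in $R$ are odd. Hence a proper sub-box of a box has relative measure at most $\frac13$. This gives the *complement argument*: if a box $X$ contains $Z\setminus Z'$ for a proper sub-box $Z'$ of a box $Z$, then $X\cap Z$ is a box of relative measure at least $\frac23$ in $Z$, so $X\supset Z$. Let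
$$U=\gamma(A\cap C)\subset D .$$
Here $H\subsetneq U$ and $U\setminus H=\gamma(M)\subset A\cap B\cap D$, so $U\subset A\cap B\cap D$ by the complement argument. In particular $H\subset U\subset Y$. For $\rho\in Y$, item 1 now reads: $l\ge2$ iff $\rho\in U$, and $m\ge3$ iff $\alpha\rho\in U$.

**Step 2: the box $V$.** Let $V=\{\rho\in U:\alpha\rho\in U\}$. It is a box, nonempty since a path of length $7$ has $l\ge2$ and $m\ge3$. The pair $(l,m)=(2,3)$ would give length $6$; so each $\rho\in V$ satisfies $\rho\in H$ or $\alpha\rho\in H$. Thus $V=(V\cap H)\cup(V\cap\alpha^{-1}(H))$, and as two proper sub-boxes have total relative measure at most $\frac23$, we get $V\subset H$ or $\alpha(V)\subset H$.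

Call $r\in R$ a *star* if $H_r\ne U_r$, i.e. $b<a$ and $b<c$ at $r$. Stars exist since $M\ne\emptyset$. At a star $\alpha^{-1}(U)$ has exponent $e(U)+a-b>e(U)$ and meets $U$, as $V\ne\emptyset$; so $V_r=\alpha^{-1}(U_r)$ and $\alpha(V_r)=U_r\not\subset H_r$. Hence $\alpha(V)\not\subset H$, and
$$V\subset H.\tag{7}$$

**Step 3: $U=Y$.** Suppose not. Each $\rho\in Y\setminus U$ has $l=1$, so $m\ne1$ (no length $3$), i.e. $\alpha\rho\in D$. So the box $\alpha^{-1}(B\cap D)$ contains $Y\setminus U$, hence $Y$; thus $\alpha(Y)\subset D$. At a star this says $\max(a,d)+b-a\ge d$. As $b<a$, this forces $a>d$ and $b\ge d$. But $U\subset A$ says $d+\max(a-c,0)\ge a$; as $d<a$, we get $c<a$ and $d\ge c$. A star has $c>b$, so $d\ge c>b\ge d$, a contradiction. So $U=Y$, i.e. at every $r\in R$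
$$d+\max(a-c,0)=\max(a,d).\tag{8}$$

**Step 4: the stars.** Suppose $a>c$ at a star. Then (8) gives $d+a-c=a$, since $d+a-c>d$; so $d=c<a$ and $U=Y=A$ at $r$. Moreover $b<c<a$, so $e(H)=c+a-b$ by (6), and $\alpha(H)$ has exponent $c=d$. By (7), $\alpha(H)\supset\alpha(V)=U=A$, which lies in $D$; so $\alpha(H)$ meets $D$ and has its exponent: $\alpha(H)=D\supsetneq A$. Choose $\rho_r\in H_r$ with $\alpha\rho_r\in D\setminus A$, and coordinates in $V\subset H$ at the other primes. Then $\rho\in H$, $\alpha\rho\in D$, $\alpha\rho\notin U$, so $(l,m)=(3,2)$ and length $6$ occurs, a contradiction.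

So $a\le c$ at stars, (8) gives $a\le d$, and $U$ has exponent $d$, hence $U=D$:
$$\text{at stars: } b<a\le c,d \ \text{ and } \ U=D.$$
Now $V=\alpha^{-1}(D)$ and $H$ both have exponent $d+a-b$, so $V=H$ at stars by (7). Also $C\subset A\cap B$, and $W\subset\alpha^{-1}(C)$ with equal exponents $a+c-b$; so $W=\alpha^{-1}(C)\subset C$ and $H=\gamma\alpha^{-1}(C)$. Thus at stars
$$\alpha^{-1}(C)\subset C,\qquad\alpha^{-1}(D)=\gamma\alpha^{-1}(C).\tag{9}$$

**Step 5: the non-stars.** There $H=U=Y=A\cap D\subset B$. Item 4 gives length $3$, so it does not occur: $\alpha^{-1}(B\cap C)\subset C$ at every $r\in R$.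

Let first $a\le c$. Then $U$ has exponent $d$, so $U=D\subset A\cap B$ and $d\ge a,b$. If $b\ge c$, then $\alpha^{-1}(B\cap C)=\alpha^{-1}(B)=A\subset C$, so we are in case

(N1) $a=c\le b\le d$.

If $b<c$, then $\alpha^{-1}(C)\subset C$ gives $a+c-b\ge c$, so $a\ge b$; as we are not at a star, $a=b$. We are in case

(N2) $a=b\le c,d$, with $\alpha(C)=C$ and $\alpha(D)=D$.

Indeed $\alpha$ is an isometry here, $\alpha^{-1}(C)\subset C$, and $\alpha(D)$ meets $D$ by the edge $AD-BD$. If $a=b$ in (N1), then $A=B=C$, so $\alpha(C)=C$, and $\alpha(D)=D$ as before; so this is also of the form (N2).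

Let now $a>c$. As in Step 4, (8) gives $c=d<a$ and $U=Y=A$; so $C=D$, and $\gamma(A)=\gamma(A\cap C)=U=A$. Also $A=U\subset B$, so $b\le a$; and $b\ge c$, since otherwise $b<c<a$ would be a star; so $B\subset D$. If $b<a$, choose at this prime $\rho\in A=H$ with $\alpha\rho\in B\setminus A$, which is possible as $\alpha(A)=B\supsetneq A$, and coordinates in $V\subset H$ elsewhere. Then $\rho\in H$, $\alpha\rho\in D$, $\alpha\rho\notin U$: $(l,m)=(3,2)$ and length $6$, a contradiction. So $b=a$:

(N3) $c=d<a=b$, $A=B$, $\gamma(A)=A$.

**Step 6: $n\in\{56,280\}$, and what $n=56$ would mean.** Length $8$ occurs: choose $\rho\in V\subset H$ with $\alpha\rho\in H$, which is possible since at stars $\alpha(V)=U=D\supset H$ and at non-stars $\alpha(V)\subset U=H$; then $(l,m)=(3,4)$. So $56\mid n$, and since $3\nmid n\mid 840$, $n\in\{56,280\}$. Suppose there is a prime of form (N1) with $b>a$. There $H=D$, and $\alpha(D)$ has exponent $d+b-a>d$; choose $\sigma\in H\subset B\cap D$ with $\sigma\notin\alpha(D)$ at this prime. Then $\alpha^{-1}\sigma\notin D$, and item 2 gives length $5$; so $n=280$. It remains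 to exclude $n=56$.

**Step 7: if $n=56$, then $4\Delta$ is an odd integer.** Suppose $n=56$. By Step 6 all non-stars are of form (N2) or (N3). Normalize as in Section 10. The exponents are as follows.

- At $2$: $a=b=:e$ and $d=c-1$, and $C_2,D_2\supset A_2\sqcup B_2$. So $d=0$, $c=1$, and $e\ge2$, since $C_2$ contains two disjoint balls of exponent $e$.
- At $Q$ and (N2): $a=b=0$.
- At (N3): $c=d=0$.
- At stars: $b=0<a\le c,d$.

At the primes dividing no modulus, $v(\Delta)\geq 0$. At $Q$ and (N2), $b=0$, and for $x\in C$ both $\alpha\gamma x$ and $\gamma\alpha x$ lie in $D$ (as $\alpha(C)=C$, $\alpha(D)=D$); so $v(\kappa)\ge d$ and $v(\Delta)\ge0$. At (N3), $d=0$, and for $x\in A$ both points lie in $A=B$; so $v(\kappa)\ge b$ and $v(\Delta)\ge0$. At a star, $b=0$; take $x\in\alpha^{-1}(C)\subset C$. By (9) $\gamma x\in\gamma\alpha^{-1}(C)=\alpha^{-1}(D)$, so $\alpha\gamma x\in D$; and $\gamma\alpha x\in\gamma(C)=D$. So $v(\kappa)\ge d$ and $v(\Delta)\ge0$.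

At $2$: $\gamma(A)$ has exponent $e-1$ and contains $A\sqcup B$, because $\gamma^{-1}(A),\gamma^{-1}(B)\subset A$. So $A$ and $B$ are the two halves of $\gamma(A)$, and an element of $A$ and an element of $B$ differ by something of valuation exactly $e-1$. Take $x\in\gamma^{-1}(A)\subset A$. Then $\alpha x\in B$. Also $\gamma x\in A$, so $\alpha\gamma x\in B$ and $\gamma^{-1}\alpha\gamma x\in\gamma^{-1}(B)\subset A$. So $v_2(\alpha x-\gamma^{-1}\alpha\gamma x)=e-1$. Applying $\gamma$, whose slope has valuation $s_2=-1$, we get $v_2(\gamma\alpha x-\alpha\gamma x)=e-2$. Hence $v_2(\Delta)=e-2-(e+0)=-2$.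

So $4\Delta$ is an odd integer, and $|\Delta|\ge\frac14$.

**Step 8: $|\Delta|<\frac14$.** Let $A^*=\prod r^{a}$, the product over the stars $r$ with $a$ the exponent at $r$. It is odd, and at least $3$ as stars exist. By the exponents above, $m_A=m_BA^*$ and $4\mid m_B$. The number $m_D$ is odd and $m_C$ is twice an odd number; both $m_D$ and $m_C/2$ are divisible by $A^*$ (as $a\le c,d$ at stars) and by every $q\in Q$, and $q\ge3$ is not a star. So $m_D\ge3A^*$ and $m_C\ge6A^*$. In (4),
$$\frac1{m_A}-\frac1{m_B}=-\frac1{m_B}\Big(1-\frac1{A^*}\Big).$$

If $m_B\ge8$, then $|\Delta|<\frac18+\frac1{3A^*}\le\frac18+\frac19=\frac{17}{72}<\frac14$.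

Let $m_B=4$. The first coefficient has absolute value $\frac14-\frac1{4A^*}$. If $m_D\ge4A^*$, the second coefficient has absolute value less than $\frac1{4A^*}$, so $|\Delta|<\frac14-\frac1{4A^*}+\frac1{4A^*}=\frac14$. Otherwise $m_D=3A^*$, as $m_D$ is a multiple of $A^*$. Put $X=\frac1{m_D}-\frac1{m_C}\in\big(0,\frac1{3A^*}\big)$. Then
$$-\Delta=X(\bar a-\bar b)+\Big(\frac14-\frac1{4A^*}\Big)(\bar d-\bar c).$$
Since $\bar a\le1-\frac1{m_A}=1-\frac1{4A^*}$ and $\bar d\le1-\frac1{3A^*}$,
$$-\Delta<\frac1{3A^*}\Big(1-\frac1{4A^*}\Big)+\frac14\Big(1-\frac1{A^*}\Big)\Big(1-\frac1{3A^*}\Big)=\frac14 .$$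
To check the equality, put $y=1/A^*$: the sum is $\frac y3-\frac{y^2}{12}+\frac14-\frac y3+\frac{y^2}{12}$. In the other direction, $\bar b\le\frac34$ and $\bar c<1$ give
$$\Delta<\frac34\cdot\frac1{3A^*}+\frac14-\frac1{4A^*}=\frac14 .$$
So always $|\Delta|<\frac14$, contradicting Step 7. Hence $n=280$. $\blacksquare$

So in the hook, if $7\mid n$: either $3\mid n$, and then $84\mid n$ by Proposition 11 and $n\in\{84,168,420,840\}$; or $n=280$.

## 13. Assembling the upper bound

If there is a double edge, $n\mid12$ and paths have length at most $4$ (Lemma 3). If $N\le3$, or $N=4$ outside the three configurations, all components are paths of length at most $6$ (Lemma 4, Proposition 6), so $n\mid60$. In the three configurations all paths have length at most $8$, and cyclic components occur only as cycles with $4$ vertices, on which $g$ has order $2$ (Sections 9.2, 11, 12.1). So every cycle of $g$ has length at most $8$ and $n\mid840$. If $7\nmid n$, then $n\mid120$, and $n\ne5$ by Proposition 8; the divisors of $120$ other than $5$ all lie in $\mathcal O$. If $7\mid n$, then by Sections 10, 11 and 12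
$$n\in\{28,42,84,140,168,280,420,840\}\subset\mathcal O .$$
This proves the first half of Theorem 1.

## 14. Products of order 28, 140, 280 and 840

The nineteen orders listed in the question are taken from there. For the other four we list, in each example, all interior integers and all edges between them; all parameters run over $\mathbb Z$, and "end" means that the neighbor is not interior. Integers not listed are fixed, or are ends of the listed paths, or lie in paths of length $2$. The latter do not change the least common multiple, as length $4$ occurs each time.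

**Order 28:** $\tau_{0(3),13(72)}\cdot\tau_{1(20),37(80)}$. This is a crossed square. $A,B$ are disjoint modulo $3$, and $C,D$ modulo $5$. Here $\alpha(3k)=13+72k$, $\gamma(1+20l)=37+80l$, and
$$AC(j)=21+60j,\quad AD(j)=117+240j,\quad BC(i)=301+360i,\quad BD(i)=517+720i .$$

2-edges: $\gamma(AC(j))=117+240j$ and $\gamma(BC(i))=1237+1440i$, so $AC(j)-AD(j)$ and $BC(i)-BD(1+2i)$. The 2-neighbor of $BD(2i)$ is $121+360i$, which is $\equiv1$ modulo $3$ and $\equiv49$ modulo $72$: end.

1-edges: $\alpha(AC(j))=517+1440j$ and $\alpha(AD(j))=2821+5760j$, so $AC(j)-BD(2j)$ and $AD(j)-BC(7+16j)$. The 1-neighbor of $BC(i)$ is $12+15i$, which is $\equiv 2$ modulo $5$, so never in $C$, and in $D$ iff $15i\equiv25$ modulo $80$, i.e. $i\equiv7$ modulo $16$: the other $BC$ have an end. The 1-neighbor of $BD(1+2i)$ is $51+60i\equiv11$ modulo $20$, while $C\subset1(20)$ and $D\subset17(20)$: end.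

So the paths with interior vertices are (the letters $A,B,C,D$ standing for ends in these classes)

- $C,\ BD(2j),\ AC(j),\ AD(j),\ BC(7+16j),\ BD(15+32j),\ A$ of length $7$, e.g. $121,517,21,117,2821,11317,471$;
- $A,\ BC(i),\ BD(1+2i),\ A$ for $i\not\equiv7$ modulo $16$, of length $4$.

The order is $\operatorname{lcm}(7,4)=28$.

**Order 140:** $\tau_{16(21),0(24)}\cdot\tau_{520(980),16(560)}$. Again a crossed square. $A,B$ are disjoint modulo $3$, and $C,D$ modulo $5$. Here $\alpha(16+21k)=24k$, $\gamma(520+980l)=16+560l$, and
$$AC(j)=520+2940j,\quad AD(j)=16+1680j,\quad BC(i)=4440+5880i,\quad BD(i)=576+1680i .$$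

2-edges: $\gamma(AC(j))=16+1680j$ and $\gamma(BC(i))=2256+3360i$, so $AC(j)-AD(j)$ and $BC(i)-BD(1+2i)$. The 2-neighbor of $BD(2i)$ is $1500+5880i$, which is $\equiv0$ modulo $3$ and $\equiv12$ modulo $24$: end.

1-edges: $\alpha(AC(j))=576+3360j$, so $AC(j)-BD(2j)$. Next, $\alpha^{-1}(BC(i))=3901+5145i\equiv1$ modulo $5$ is not in $C$; it is in $D$ iff $3885+5145i\equiv0$ modulo $560$, i.e. $111+147i\equiv0$ modulo $16$, i.e. $i\equiv11$ modulo $16$. This gives $AD(36+49t)-BC(11+16t)$; the other $BC$ have an end. Since $\alpha(AD(j))=1920j\equiv0$ modulo $5$ is not in $D$, the other $AD$ have an end. The 1-neighbor of $BD(1+2i)$ is $1990+2940i$, which is $\equiv0$ modulo $5$ and $\equiv30$ modulo $980$: end.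

Paths:

- $C,\ BD(2j),\ AC(j),\ AD(j),\ B$ for $j\not\equiv36$ modulo $49$, of length $5$;
- $C,\ BD(2j),\ AC(j),\ AD(j),\ BC(11+16t),\ BD(23+32t),\ A$ for $j=36+49t$, of length $7$;
- $A,\ BC(i),\ BD(1+2i),\ A$ for $i\not\equiv11$ modulo $16$, of length $4$.

The order is $\operatorname{lcm}(5,7,4)=140$.

**Order 280:** $\tau_{10(20),16(44)}\cdot\tau_{0(30),115(165)}$. This is a hook. $A,B$ are disjoint modulo $4$, and $C,D$ modulo $3$. Here $\alpha(10+20k)=16+44k$, $\gamma(30l)=115+165l$, and
$$AC(i)=30+60i,\quad AD(j)=610+660j,\quad BC(v)=60+660v,\quad BD(w)=280+660w .$$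

2-edges: $\gamma(AC(i))=280+330i$, so $AC(2j+1)-AD(j)$ and $AC(2w)-BD(w)$. The 2-neighbor of $BC(v)=30(2+22v)$ is $445+3630v$, which is odd, while $A$ and $B$ consist of even numbers: end.

1-edges: $\alpha(AC(i))=60+132i\equiv0$ modulo $3$ is not in $D$; it is in $C$ iff $5\mid i$. So $AC(5v)-BC(v)$; the other $AC$ have an end. Next, $\alpha^{-1}(BD(w))=130+300w\equiv1$ modulo $3$ is not in $C$; it is in $D$ iff $15+300w\equiv0$ modulo $165$, i.e. $1+20w\equiv0$ modulo $11$, i.e. $w\equiv6$ modulo $11$. So $AD(2+5t)-BD(6+11t)$; the other $BD$ have an end. Since $\alpha(AD(j))=1336+1452j\equiv1$ modulo $3$ is not in $C$, the other $AD$ have an end.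

Paths:

- $B,\ AD(j),\ AC(2j+1),\ B$ for $j\not\equiv2$ modulo $5$ (then $5\nmid 2j+1$), of length $4$;
- $D,\ BC(1+2t),\ AC(5+10t),\ AD(2+5t),\ BD(6+11t),\ AC(12+22t)$, continued by a $BC$-vertex and an end in $D$ if $t\equiv4$ modulo $5$ (length $8$), and by an end in $B$ otherwise (length $7$);
- for $w\not\equiv6$ modulo $11$: $A,\ BD(w),\ AC(2w)$, continued by a $BC$-vertex and an end in $D$ if $5\mid w$ (length $5$), and by an end in $B$ otherwise (length $4$).

The order is $\operatorname{lcm}(4,5,7,8)=280$.

**Order 840:** $\tau_{0(45),24(63)}\cdot\tau_{0(30),3(14)}$. Again a hook. $A,B$ are disjoint modulo $9$, and $C,D$ modulo $2$. Here $\alpha(45k)=24+63k$, $\gamma(30l)=3+14l$, and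
$$AC(u)=90u,\quad AD(j)=45+630j,\quad BC(v)=150+630v,\quad BD(i)=87+126i .$$

2-edges: $\gamma(AC(u))=3+42u$ is in $A$ iff $14u\equiv-1$ modulo $15$, i.e. $u\equiv1$ modulo $15$; it is in $B$ iff $42u\equiv21$ modulo $63$, i.e. $u\equiv2$ modulo $3$. So $AD(j)-AC(1+15j)$ and $BD(i)-AC(2+3i)$; the other $AC$ have an end. The 2-neighbor of $BC(v)$ is $73+294v\equiv1$ modulo $3$, while $A,B\subset0(3)$: end.

1-edges: $\alpha(AC(u))=24+126u$ is even, so not in $D$; it is in $C$ iff $4+21u\equiv0$ modulo $5$, i.e. $u\equiv1$ modulo $5$. So $BC(v)-AC(1+5v)$; the other $AC$ have an end. Next, $\alpha^{-1}(BD(i))=45+90i$ is odd, so not in $C$; as $45\equiv3$ modulo $14$, it is in $D$ iff $7\mid i$. So $AD(j)-BD(7j)$; the other $BD$ have an end.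

Paths:

- $D,\ BC(3j),\ AC(1+15j),\ AD(j),\ BD(7j),\ AC(2+21j)$, continued by a $BC$-vertex and an end in $D$ if $j\equiv4$ modulo $5$ (length $8$), and by an end in $B$ otherwise (length $7$);
- for $7\nmid i$: $A,\ BD(i),\ AC(2+3i)$, continued by a $BC$-vertex and an end in $D$ if $i\equiv3$ modulo $5$ (length $5$), and by an end in $B$ otherwise (length $4$);
- for $u\not\equiv1$ modulo $15$ and $u\not\equiv2$ modulo $3$: an end in $D$ and $AC(u)$, continued by a $BC$-vertex and an end in $D$ if $u\equiv1$ modulo $5$ (length $4$), and by an end in $B$ otherwise (length $3$, e.g. $3-0-24$).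

The order is $\operatorname{lcm}(3,4,5,7,8)=840$.

Together with the nineteen orders listed in the question, these four examples realize all of $\mathcal O$, which completes the proof of Theorem 1. $\blacksquare$
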